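\title{Equilateral sets in $\ell_1$ and $\ell_p$ sums of two Euclidean spaces}

\begin{abstract}
We prove that for all positive integers $a,b$ the $\ell_1$ sum $E^a\oplus_1E^b$ of two Euclidean spaces contains an equilateral set of $a+b+1$ points, one more than its dimension, and that the same holds for the $\ell_p$ sum for every $p\in[1,\infty]$. The points form small regular simplices in mutually orthogonal subspaces of the larger factor. The centers of these simplices have cyclic symmetry, and a fixed point argument in their Fourier coefficients distributes the centers between the two factors in the required dimensions.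
\end{abstract}

\section{Introduction}\label{sec:intro}

A set $S$ in a normed space is \emph{equilateral} if there is $\lambda>0$ such that $\|z-z'\|=\lambda$ for all distinct $z,z'\in S$. After scaling we may take $\lambda=1$. In the real Euclidean space $E^n$ the largest equilateral sets have exactly $n+1$ points. The vertices of a regular simplex give $n+1$; conversely, if $z_0,\dots,z_m$ are at mutual distance $1$, then the vectors $z_i-z_0$ $(1\le i\le m)$ have Gram matrix with $1$ on the diagonal and $\frac12$ off it, which is positive definite, so $m\le n$. The other most familiar norms do at least as well: $\{0,1\}^n$ is equilateral in $\ell_\infty^n$, and $\{\pm e_1,\dots,\pm e_n\}$ is equilateral in $\ell_1^n$. For a given $n$-dimensional space, $n+1$ is therefore the first lower bound to test.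

For positive integers $a,b$ and $p\in[1,\infty]$, the \emph{$\ell_p$ sum} $E^a\oplus_pE^b$ is the vector space $E^a\times E^b$, of dimension $a+b$, with the norm
\[
\|(x,y)\|=\bigl(\|x\|_2^p+\|y\|_2^p\bigr)^{1/p}\quad(p<\infty),\qquad \|(x,y)\|=\max\{\|x\|_2,\|y\|_2\}\quad(p=\infty).
\]
For $p=1$ the norm is $\|x\|_2+\|y\|_2$. Does $E^a\oplus_1E^b$ contain an equilateral set of $a+b+1$ points for every pair $a,b$? This is stated as not known in \cite{source}. A simplex in one factor gives only $\max\{a,b\}+1$ points. To use both factors one has to write, for every pair of points, $1=\lambda'+\lambda''$ so that the numbers $\lambda'$ are the distances of a configuration in $E^a$ and the numbers $\lambda''$ are the distances of a configuration in $E^b$; these are two rank conditions coupled by a nonlinear relation. We show that the answer is yes.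

\begin{theorem}\label{thm:one}
For all integers $a,b\ge1$, the space $E^a\oplus_1E^b$ contains an equilateral set of $a+b+1$ points.
\end{theorem}

\begin{theorem}\label{thm:p}
For all integers $a,b\ge1$ and all $p\in[1,\infty]$, the space $E^a\oplus_pE^b$ contains an equilateral set of $a+b+1$ points.
\end{theorem}

For $p=2$ the space is $E^{a+b}$ and $a+b+1$ is the maximum. It is not always the maximum: $E^1\oplus_1E^1=\ell_1^2$ contains the four points $(\pm1,0),(0,\pm1)$. We make no claim about the exact maximum in general.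

Section~\ref{sec:two} settles $p\ge2$. For $1\le p<2$, Sections~\ref{sec:groups} and~\ref{sec:parameters} reduce both theorems to a statement about group centers (Proposition~\ref{prop:centers}), and Section~\ref{sec:fourier} reduces that statement to two inequalities on the faces of a cube (Lemma~\ref{lem:faces}). These are proved in Section~\ref{sec:pone} for $p=1$, where the proof is short, and in Section~\ref{sec:pgeneral} for $1<p<2$. A reader interested only in Theorem~\ref{thm:one} may put $p=1$ in Sections~\ref{sec:groups}--\ref{sec:fourier} and stop after Section~\ref{sec:pone}. Beyond linear algebra and calculus, the only tool is Brouwer's fixed point theorem, in the form of the Poincar\'e--Miranda theorem.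

From now on $\|\cdot\|$ applied to a vector of a Euclidean space is the Euclidean norm, and $E^0=\{0\}$.

\section{Two simplices and the case $p\ge2$}\label{sec:two}

For $n\ge1$ and $\lambda>0$, the points $\frac{\lambda}{\sqrt2}\bigl(e_i-\frac1n\sum_je_j\bigr)$, $1\le i\le n$, lie in a hyperplane of $E^n$, are at mutual distance $\lambda$, and have squared norm $\lambda^2\frac{n-1}{2n}$. We call such a set of $n$ points in $E^{n-1}$ a \emph{centered $n$-simplex of side $\lambda$}; here $n$ counts vertices. Its squared circumradius $\lambda^2\frac{n-1}{2n}$ increases with $n$ and stays below $\lambda^2/2$.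

\begin{proposition}\label{prop:large}
Theorem~\ref{thm:p} holds for $2\le p\le\infty$.
\end{proposition}

\begin{proof}
Let $x_1,\dots,x_{a+1}$ be a centered $(a+1)$-simplex of side $1$ in $E^a$. For $p=\infty$, let $y_1,\dots,y_{b+1}$ be one in $E^b$. Two distinct pairs $(x_i,y_j)$ are at distance $0$ or $1$ in each factor and at distance $1$ in at least one, so the $(a+1)(b+1)\ge a+b+1$ pairs form an equilateral set.

Let $2\le p<\infty$. Fix a unit vector $e\in E^b$ and a centered $b$-simplex $u_1,\dots,u_b$ of side $1$ in $e^\perp$. Consider the $a+1$ points $(x_i,0)$ and the $b$ points $(0,u_m+\delta e)$, with $\delta\ge0$. Distances within each family are $1$, and the $p$-th power of every cross distance is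
\begin{equation}\label{eq:cross}
\Bigl(\frac{a}{2(a+1)}\Bigr)^{p/2}+\Bigl(\frac{b-1}{2b}+\delta^2\Bigr)^{p/2}.
\end{equation}
This is continuous and unbounded in $\delta$, and at $\delta=0$ it is less than $2\cdot2^{-p/2}\le1$. So it equals $1$ for some $\delta>0$.
\end{proof}

The spare direction $e$ can only lengthen the cross distance, so the argument needs \eqref{eq:cross} to be at most $1$ at $\delta=0$. For $p<2$ this value tends to $2^{1-p/2}>1$ as $a,b\to\infty$, and for $p=1$ it is $\frac1{\sqrt3}+\frac12>1$ already when $a=b=2$. For small $p$, a displacement shared evenly between the factors is too long. The construction below keeps all points close together in the first factor and places most of each distance in the second.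

\section{Groups of points and their centers}\label{sec:groups}

For the rest of the paper $1\le p<2$. Fix an integer $k\ge2$ and put
\begin{equation}\label{eq:constants}
\alpha=\frac p2\in[\tfrac12,1),\qquad \gamma=\frac1\alpha\in(1,2],\qquad \kappa=1-\frac1k\in[\tfrac12,1),\qquad \theta=\kappa^\alpha,\qquad \mu=1-\theta .
\end{equation}
A centered $k$-simplex of side $1$ has squared circumradius $\kappa/2$. Two vertices of two such simplices in orthogonal subspaces are therefore at squared distance $\kappa$. If these subspaces lie in the second factor, they contribute $\theta$ to the $p$-th power of the distance, and $\mu$ is what remains to be supplied. For $p=1$ we have $\theta=\sqrt\kappa\ge1/\sqrt2$.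

\subsection*{The configuration}
Let $N\ge1$, $r\ge1$ and $0\le d\le N-1$ be integers, and let $x_i\in E^{N-1-d}$, $y_i\in E^d$ $(i\in\mathbb Z_N)$ be points, the \emph{centers}, with $\|x_i\|=R$ and $\|y_i\|^2=W$ for all $i$. Let
\[
U=E^{N-1-d},\qquad V=E^d\oplus(E^{k-1})^N\oplus E^{r-1}\quad(\text{orthogonal sum}),
\]
and enlarge one of $U$, $V$, at our choice, by a unit vector $e$ orthogonal to it; call the results $U'$, $V'$. Let $v_{i,1},\dots,v_{i,k}$ be a centered $k$-simplex of side $1$ in the $i$-th copy of $E^{k-1}$, and $u_1,\dots,u_r$ a centered $r$-simplex of side $1$ in $E^{r-1}$. For $\delta\ge0$ consider the $N$ groups of $k$ points and the last group of $r$ points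
\[
z_{i,l}=(x_i,\;y_i+v_{i,l})\quad(i\in\mathbb Z_N,\ 1\le l\le k),\qquad z^*_m=(0,u_m)+\delta e\quad(1\le m\le r).
\]
These are $kN+r$ points, and
\begin{equation}\label{eq:dimension}
\dim U'+\dim V'=(N-1)+N(k-1)+(r-1)+1=kN+r-1 .
\end{equation}
So the number of points always exceeds the dimension by one, while $d$ and the position of $e$ decide how the dimension is split.

\begin{lemma}\label{lem:configuration}
Put $B=W+\frac\kappa2+\frac{r-1}{2r}$. Suppose that
\begin{equation}\label{eq:center}
\|x_i-x_j\|^p+\bigl(\kappa+\|y_i-y_j\|^2\bigr)^{\alpha}=1\qquad(i\ne j)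
\end{equation}
and $R^p+B^\alpha\le1$. Then for some $\delta\ge0$ the points $z_{i,l}$, $z^*_m$ are at mutual distance $1$ in $U'\oplus_pV'$.
\end{lemma}

\begin{proof}
Two points of the same group agree in the first factor and differ by an edge of a simplex of side $1$ in the second. For $i\ne j$, the difference $z_{i,l}-z_{j,l'}$ has first component $x_i-x_j$, and its second component is the sum of the orthogonal vectors $y_i-y_j$, $v_{i,l}$, $-v_{j,l'}$, of squared norm $\|y_i-y_j\|^2+\kappa$; the distance is $1$ by \eqref{eq:center}. Finally $y_i$, $v_{i,l}$, $u_m$ are orthogonal with $\|y_i+v_{i,l}-u_m\|^2=B$, so the $p$-th power of the distance from $z_{i,l}$ to $z^*_m$ is $R^p+(B+\delta^2)^\alpha$ if $e\in V'$ and $(R^2+\delta^2)^\alpha+B^\alpha$ if $e\in U'$. It does not depend on $i,l,m$, is continuous and unbounded in $\delta$, and is at most $1$ at $\delta=0$. So it equals $1$ for some $\delta\ge0$.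
\end{proof}

For $d=0$ equation \eqref{eq:center} is solved by $y_i=0$ and a centered $N$-simplex $x_i$ of side $\mu^{1/p}$. This is not enough. With $d=0$ and $\dim U'=a$ we need $N\in\{a,a+1\}$. Take $p=1$, $a$ large and $b$ close to $3a/2$. Then $kN\le a+b$ forces $k=2$, the last group has about $a/2$ points, and $R+\sqrt B$ is close to $\frac{\mu}{\sqrt2}+\sqrt{\frac14+\frac12}=\frac{\sqrt2+\sqrt3-1}2>1$. A large last group is too wide. To keep it small we need more groups, $N>a+1$, and then $N$ centers must fit into fewer than $N-1$ dimensions of the first factor: the regular simplex has to be flattened, with the lost dimensions reappearing in the second factor.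

\begin{example}\label{ex:square}
Let $p=1$, $k=2$, $N=4$, $d=1$, so $\kappa=\frac12$, $\theta=\frac1{\sqrt2}$. For $w\ge0$ put $y_i=(-1)^i\sqrt w\in E^1$. Then \eqref{eq:center} prescribes
\[
\|x_i-x_{i+2}\|=\mu,\qquad \|x_i-x_{i+1}\|=1-\sqrt{\tfrac12+4w}.
\]
At $w=0$ the $x_i$ form a regular tetrahedron. As $w$ grows, two opposite edges keep their length $\mu$, the other four shrink, and the tetrahedron flattens. It becomes a square with diagonal $\mu$, and so fits into $E^2=E^{N-1-d}$, when $\|x_i-x_{i+1}\|=\mu/\sqrt2=\frac{\sqrt2-1}2$, that is, when $\sqrt{\frac12+4w}=\frac{3-\sqrt2}2$, or $w=\frac{9-6\sqrt2}{16}>0$. Take $r=1$ and add $e$ to $U$, so that $U'=E^3$, $V'=E^5$. Here $R=\mu/2<\frac14$ and $B=w+\frac14=\frac{13-6\sqrt2}{16}<\frac9{16}$, so $R+\sqrt B<1$, and Lemma~\ref{lem:configuration} gives nine equidistant points in $E^3\oplus_1E^5$.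
\end{example}

In general $d$ dimensions must collapse at the same time, without the configuration of the $x_i$ ceasing to be Euclidean in the remaining directions. The next proposition says that this can be done for up to a third of the dimensions, with bounds on $R$ and $W$ that leave room for the last group. Example~\ref{ex:square} is its smallest case with $d\ge1$, because $N=3$, $d=1$ is excluded by parity.

\begin{proposition}\label{prop:centers}
Let $1\le p<2$, $k\ge2$, $N\ge1$, and let $d$ be an integer with $0\le d\le N/3$ that is even if $N$ is odd. Put $f=d/N$. Then there are $x_i\in E^{N-1-d}$, $y_i\in E^d$ $(i\in\mathbb Z_N)$ and $R,W\ge0$ with $\|x_i\|=R$, $\|y_i\|^2=W$ for all $i$, such that \eqref{eq:center} holds and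
\begin{equation}\label{eq:bounds}
R^p\le2^{-\alpha}\mu,\qquad(\kappa+2W)^\alpha\le\theta+f\mu .
\end{equation}
\end{proposition}

\section{Choice of the parameters}\label{sec:parameters}

We deduce Theorem~\ref{thm:p} for a given $p\in[1,2)$ from Proposition~\ref{prop:centers} for the same $p$. By symmetry let $a\le b$. We need $kN+r=a+b+1$ with $r$ small, and $N-1-d\in\{a-1,a\}$ with $d/N$ small. So $N$ should be at least $a$ and as close to $a$ as possible, and $k$ as large as this allows. Put
\[
k=\Bigl\lfloor\frac{a+b}a\Bigr\rfloor,\qquad N=\Bigl\lfloor\frac{a+b}k\Bigr\rfloor,\qquad r=a+b+1-kN .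
\]
Then $k\ge2$ because $a\le b$; $N\ge a$ because $ka\le a+b$; and $1\le r\le k$ because $0\le a+b-kN\le k-1$. The freedom in placing $e$ takes care of parity. Let $a_1=a$ if $a$ is even and $N$ is odd, let $a_1=a-1$ otherwise, and put $d=N-1-a_1$.
\begin{itemize}
\item $d\ge0$. If $a_1=a-1$, then $d=N-a\ge0$. If $a_1=a$, then $N\ge a$ and $N,a$ have different parity, so $N\ge a+1$.
\item If $N$ is odd, then $a_1$ is even whether $a$ is even or odd, so $d$ is even.
\item $d<N/3$. Indeed $d\le N-a$, and $N\le\frac{a+b}k$ together with $a+b<(k+1)a$ gives $\frac aN\ge\frac{ak}{a+b}>\frac k{k+1}$. Hence $f=\frac dN<\frac1{k+1}\le\frac13$.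
\end{itemize}
Take the centers given by Proposition~\ref{prop:centers}. Then $\dim U=a_1$. Add $e$ to $V$ if $a_1=a$ and to $U$ if $a_1=a-1$. In both cases $\dim U'=a$, and $\dim V'=b$ by \eqref{eq:dimension}. (For $(a,b)=(3,5)$ these are the parameters of Example~\ref{ex:square}.)

It remains to check $R^p+B^\alpha\le1$. Put $A=\kappa+2W$. Since $r\le k$ we have $\frac{r-1}{2r}\le\frac\kappa2$, so $B\le W+\kappa=\frac12(A+\kappa)$. Write $\|(s,t)\|_\gamma=(|s|^\gamma+|t|^\gamma)^{1/\gamma}$; this is a norm on $\mathbb R^2$ by Minkowski's inequality, the Euclidean one if $p=1$. As $\alpha\gamma=1$, we have $(A+\kappa)^\alpha=\|(A^\alpha,\theta)\|_\gamma$, and $0\le A^\alpha-\theta\le f\mu$ by \eqref{eq:bounds}. Therefore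
\[
B^\alpha\le2^{-\alpha}\|(A^\alpha,\theta)\|_\gamma\le2^{-\alpha}\bigl(\|(\theta,\theta)\|_\gamma+f\mu\bigr)=\theta+2^{-\alpha}f\mu,
\]
and with the first bound in \eqref{eq:bounds},
\[
R^p+B^\alpha\le\theta+2^{-\alpha}(1+f)\mu\le\theta+\mu=1,
\]
because $1+f\le\frac43<\sqrt2\le2^\alpha$. Lemma~\ref{lem:configuration} now gives $a+b+1$ points at mutual distance $1$ in $E^a\oplus_pE^b$.

\section{Cyclic symmetry and a cube of weights}\label{sec:fourier}

We turn to Proposition~\ref{prop:centers}. For $d=0$ the solution found in Section~\ref{sec:groups} has $W=0$ and $R^2\le\frac12\mu^{2/p}=\frac12\mu^\gamma$, which is \eqref{eq:bounds}. So let $d\ge1$, that is, $0<f\le\frac13$ and $N\ge3$.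

Define
\[
\varphi(h)=(1-h^\alpha)^\gamma\qquad(0\le h\le1),
\]
a continuous decreasing function with $\varphi(\kappa)=\mu^\gamma$. Equation \eqref{eq:center} says that $h=\kappa+\|y_i-y_j\|^2$ lies in $[0,1]$ and $\|x_i-x_j\|^2=\varphi(h)$. Thus the $y_i$ determine the distances of the $x_i$, and the question is whether these distances are realized in $E^{N-1-d}$. If all distances depend only on $i-j\in\mathbb Z_N$, the Gram matrices of both families are diagonalized by the characters of $\mathbb Z_N$, and the two rank conditions become the vanishing of Fourier coefficients: the $y_i$ will live on a set $T$ of $d$ characters, the $x_i$ on the other $N-1-d$ nontrivial ones.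

\subsection*{Standard facts}
The characters of $\mathbb Z_N$ are the functions $\chi(j)=\exp(2\pi\sqrt{-1}\,cj/N)$, $c\in\mathbb Z_N$. They form a group under pointwise multiplication, with identity $\mathbf 1$ and $\chi^{-1}=\bar\chi$, and an orthogonal basis of the complex functions on $\mathbb Z_N$. For $F\colon\mathbb Z_N\to\mathbb R$ put $\widehat F(\chi)=\frac1N\sum_jF(j)\overline{\chi(j)}$. Then $F=\sum_\chi\widehat F(\chi)\chi$ and $\sum_jF(j)^2=N\sum_\chi|\widehat F(\chi)|^2$ (Parseval). Since $\sum_jF(i-j)\chi(j)=N\widehat F(\chi)\chi(i)$, the matrix $(F(i-j))_{i,j}$ has the $N$ eigenvalues $N\widehat F(\chi)$. If $F$ is even, the matrix is symmetric, and $\widehat F(\chi)=\widehat F(\bar\chi)$ is real. A real symmetric positive semidefinite $N\times N$ matrix of rank at most $n$ is the Gram matrix $(\langle x_i,x_j\rangle)_{i,j}$ of $N$ vectors in $E^n$.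

\begin{theorem}[Poincar\'e--Miranda]\label{thm:pm}
Let $G_1,\dots,G_n$ be continuous real functions on the cube $[0,\omega]^n$ such that $G_c(w)\ge0$ whenever $w_c=0$ and $G_c(w)\le0$ whenever $w_c=\omega$. Then $G_1(w)=\dots=G_n(w)=0$ for some $w$.
\end{theorem}

\begin{proof}
By Brouwer's theorem the continuous self-map of the cube with coordinates $\min\{\omega,\max\{0,w_c+G_c(w)\}\}$ has a fixed point $w$. If $0<w_c<\omega$, then $G_c(w)=0$. If $w_c=0$, then $G_c(w)\le0$ by the fixed point equation and $G_c(w)\ge0$ by hypothesis. If $w_c=\omega$, then $G_c(w)\ge0$ by the fixed point equation and $G_c(w)\le0$ by hypothesis.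
\end{proof}

\subsection*{The points $y_i$}
Choose a set $T$ of $d$ nontrivial characters that is closed under conjugation; closure is what makes the Gram matrix below real. If $N$ is odd, the nontrivial characters fall into $\frac{N-1}2$ conjugate pairs, so $|T|$ must be even, and this is the role of the parity hypothesis; as $d\le N-1$, we take $d/2$ pairs. If $N$ is even, there are $\frac{N-2}2$ pairs and the real character $j\mapsto(-1)^j$; as $N\ge4$ gives $d\le N/3\le N-2$, we take $\lfloor d/2\rfloor$ pairs, and the real character if $d$ is odd. Put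
\begin{equation}\label{eq:cube}
s=\theta+f\mu,\qquad A_*=s^\gamma,\qquad W_*=\frac{A_*-\kappa}2,\qquad\omega=\frac{W_*}d .
\end{equation}
Note that $\theta<s<1$, $1-s=(1-f)\mu$, $\kappa=\theta^\gamma$ and $N\omega=W_*/f$. Let $K$ be the set of weights $w\in[0,\omega]^T$ with $w_\chi=w_{\bar\chi}$; with one coordinate for each class $\{\chi,\bar\chi\}\subset T$, it is a cube of side $\omega$. Set $w_\chi=0$ for $\chi\notin T$. For $w\in K$ let
\[
P=\sum_\chi w_\chi\chi,\qquad W=\sum_\chi w_\chi\le W_*,\qquad A=\kappa+2W\le A_* .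
\]
The function $P$ is real and even, $|P|\le W=P(0)$ and $\widehat P(\chi)=w_\chi$. The matrix $(P(i-j))$ is positive semidefinite of rank at most $d$, so it is the Gram matrix of points $y_i\in E^d$, with
\[
\|y_i\|^2=W,\qquad\kappa+\|y_i-y_j\|^2=A-2P(i-j).
\]
The side $\omega$ is the largest for which every $w\in K$ satisfies $A^\alpha\le s$, the second bound in \eqref{eq:bounds}. It also keeps the argument of $\varphi$ below $1$. For $|t|\le W$ we have $\kappa\le A-2t\le\kappa+4W_*$. Since $A_*$ is the midpoint of $\kappa$ and $\kappa+4W_*$ and $h\mapsto h^\alpha$ is concave, $(\kappa+4W_*)^\alpha\le2s-\theta=\theta+2f\mu$. Hence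
\begin{equation}\label{eq:range}
A-2t\ge\kappa,\qquad 1-(A-2t)^\alpha\ge(1-2f)\mu>0\qquad(|t|\le W,\ w\in K).
\end{equation}

\subsection*{The points $x_i$}
Let $H(j)=\varphi(A-2P(j))$, so $H(0)=\varphi(\kappa)=\mu^\gamma$. The required squared distances are $g(i-j)$, where $g(j)=H(j)$ for $j\ne0$ and $g(0)=0$. For $\chi\ne\mathbf 1$ put
\begin{equation}\label{eq:G}
G_\chi(w)=-\sum_jg(j)\overline{\chi(j)}=\mu^\gamma-N\widehat H(\chi).
\end{equation}
This is a continuous function on $K$ by \eqref{eq:range}, and $G_\chi=G_{\bar\chi}$ is real because $g$ is even. We shall see that $\frac12G_\chi$ is the eigenvalue at $\chi$ of the Gram matrix of the $x_i$. At $w=0$ the function $H$ is constant and every $G_\chi$ equals $\mu^\gamma$: this is the regular simplex. In Example~\ref{ex:square}, $G_\chi=2g(1)-g(2)$ for $\chi(j)=(-1)^j$, which vanishes exactly for the square, and $G_\chi=g(2)>0$ for the other two nontrivial characters. There one equation in one unknown is solved by hand. In general each $G_\chi$ depends on all the weights, and we control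 only its sign on two opposite faces of $K$.

\begin{lemma}\label{lem:faces}
Let $w\in K$ and $\chi\ne\mathbf 1$.
\begin{itemize}
\item[(a)] If $w_\chi=0$, then $G_\chi(w)\ge0$.
\item[(b)] If $w_\chi=\omega$, then $G_\chi(w)\le0$.
\end{itemize}
\end{lemma}

\begin{proof}[Proof of Proposition~\ref{prop:centers} from Lemma~\ref{lem:faces}]
Apply Theorem~\ref{thm:pm} to the cube $K$ and the functions $G_\chi$, one for each class $\{\chi,\bar\chi\}\subset T$. This gives $w\in K$ with $G_\chi(w)=0$ for all $\chi\in T$. For $\chi\notin T\cup\{\mathbf 1\}$ we have $w_\chi=0$, so $G_\chi(w)\ge0$ by (a) again. Let $R^2=\frac1{2N}\sum_jg(j)$. The symmetric matrix $M=\bigl(R^2-\frac12g(i-j)\bigr)_{i,j}$ has eigenvalue $NR^2-\frac12\sum_jg(j)=0$ at $\mathbf 1$ and eigenvalue $\frac12G_\chi(w)$ at $\chi\ne\mathbf 1$, since the constant $R^2$ has no Fourier coefficient there. So $M$ is positive semidefinite of rank at most $N-1-d$, and it is the Gram matrix of points $x_i\in E^{N-1-d}$. They satisfy $\|x_i\|^2=R^2$ and $\|x_i-x_j\|^2=2R^2-2M_{ij}=g(i-j)=\varphi(\kappa+\|y_i-y_j\|^2)$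 for $i\ne j$, which is \eqref{eq:center}. As $\varphi$ is decreasing, $g\le\varphi(\kappa)=\mu^\gamma$, so $R^2\le\frac12\mu^\gamma$ and $R^p=R^{2\alpha}\le2^{-\alpha}\mu$. Finally $A^\alpha\le A_*^\alpha=s$.
\end{proof}

\begin{remark}\label{rem:model}
The model is $p=2$. There $\varphi(h)=1-h$, $H=1-A+2P$ and $G_\chi=\mu-2Nw_\chi$, while \eqref{eq:cube} gives $\omega=\mu/(2N)$. The equations decouple and their solution is the corner $w_\chi=\omega$ of the cube. For $p<2$, part (a) says that the nonlinear interaction of the weights is too weak to collapse a direction $\chi$ that carries no weight, and part (b) says that the weight $\omega$ still suffices to collapse it. The interaction is weak because $\kappa\ge\frac12$ keeps $A-2P$ away from the singularity of $h^\alpha$ at $0$. This is the reason for using groups at all: for $k=1$ we would have $\kappa=0$, and \eqref{eq:center} would be the original problem for $N$ points in $E^{N-1-d}\oplus_pE^d$.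
\end{remark}

\subsection*{Power series in $P$}
The proof of Lemma~\ref{lem:faces} expands $H$ in powers of $P$, starting from the binomial series
\begin{equation}\label{eq:binomial}
(1-x)^\alpha=1-\sum_{m\ge1}\beta_mx^m\quad(|x|<1),\qquad\beta_1=\alpha,\qquad\beta_m=\frac{\alpha(1-\alpha)\cdots(m-1-\alpha)}{m!}>0,
\end{equation}
with $x=2t/A$ and $|t|\le W$; here $|x|<1$ because $2W<A$. Series with nonnegative coefficients have well-controlled Fourier coefficients.

\begin{lemma}\label{lem:series}
Let $w\in K$ with $W>0$, and let $\Psi(t)=\sum_{m\ge1}a_mt^m$ have coefficients $a_m\ge0$ and converge at $t=W$. Then for every character $\chi$,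
\[
a_1w_\chi\le\widehat{\Psi(P)}(\chi)\le\frac\omega W\,\Psi(W).
\]
\end{lemma}

\begin{proof}
Multiplying out, $\widehat{P^m}(\chi)=\sum w_{\chi_1}\cdots w_{\chi_m}$ over all $m$-tuples with $\chi_1\cdots\chi_m=\chi$. The terms are nonnegative. Once $\chi_1,\dots,\chi_{m-1}$ are chosen, $\chi_m$ is determined and $w_{\chi_m}\le\omega$, so $0\le\widehat{P^m}(\chi)\le\omega W^{m-1}$. Since $|P|\le W$, the series $\Psi(P(j))$ converges for each $j$, and its Fourier coefficient, a finite sum over $j$, is $\sum_ma_m\widehat{P^m}(\chi)$. This is at least its first term $a_1w_\chi$ and at most $\sum_ma_m\omega W^{m-1}$.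
\end{proof}

\section{The face inequalities for $p=1$}\label{sec:pone}

Let $p=1$. Then $\alpha=\frac12$, $\gamma=2$, $\theta=\sqrt\kappa\in[\frac1{\sqrt2},1)$, $A_*=s^2$, and since $s-\theta=f\mu$,
\begin{equation}\label{eq:Nomega}
N\omega=\frac{s^2-\theta^2}{2f}=\frac{\mu(s+\theta)}2 .
\end{equation}
Fix $w\in K$ and let $\tau=\sqrt A\in[\theta,s]$. Squaring out, $H=1+A-2P-2\sqrt{A-2P}$, so only the square root is nonlinear in $P$. Remove its constant and linear terms: by \eqref{eq:binomial},
\[
\Psi(t):=2\tau-\frac{2t}\tau-2\sqrt{A-2t}=\sum_{m\ge2}2\tau\beta_m\Bigl(\frac{2t}A\Bigr)^m\qquad(|t|\le W)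
\]
has positive coefficients, and
\[
H=(1-\tau)^2+2\Bigl(\frac1\tau-1\Bigr)P+\Psi(P).
\]
By \eqref{eq:G}, for $\chi\ne\mathbf 1$,
\begin{equation}\label{eq:Gone}
G_\chi=\mu^2-2N\Bigl(\frac1\tau-1\Bigr)w_\chi-L_\chi,\qquad L_\chi=N\,\widehat{\Psi(P)}(\chi).
\end{equation}

\begin{proof}[Proof of Lemma~\ref{lem:faces} for $p=1$]
(a) We must show $L_\chi\le\mu^2$. If $W=0$, then $P=0$ and $L_\chi=0$. Let $W>0$. Using $A-2W=\theta^2$ and $2W=\tau^2-\theta^2$,
\[
\Psi(W)=2\tau-\frac{\tau^2-\theta^2}\tau-2\theta=\frac{(\tau-\theta)^2}\tau .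
\]
Lemma~\ref{lem:series}, then $\theta\le\tau\le s$, then \eqref{eq:Nomega} give
\[
L_\chi\le\frac{N\omega}W\cdot\frac{(\tau-\theta)^2}\tau=\frac{2N\omega(\tau-\theta)}{\tau(\tau+\theta)}\le\frac{N\omega(s-\theta)}{\theta^2}=\mu^2\,\frac{f(s+\theta)}{2\theta^2}\le\frac23\mu^2,
\]
where the last step uses $f\le\frac13$, $s+\theta<2$ and $2\theta^2\ge1$.

(b) Here $W\ge\omega>0$, so $L_\chi\ge0$ by Lemma~\ref{lem:series}: the nonlinear terms have the favorable sign. Also $\frac1\tau-1\ge\frac{1-s}s=\frac{(1-f)\mu}s$. By \eqref{eq:Gone} and \eqref{eq:Nomega},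
\[
G_\chi\le\mu^2-2N\omega\,\frac{(1-f)\mu}s=\mu^2\Bigl(1-\frac{(1-f)(s+\theta)}s\Bigr)\le0,
\]
because $(1-f)(s+\theta)\ge\frac23(s+\theta)\ge s$, the last inequality being equivalent to $s\le2\theta$, which holds as $s<1<2\theta$.
\end{proof}

Proposition~\ref{prop:centers} is now proved for $p=1$, and with Section~\ref{sec:parameters} this proves Theorem~\ref{thm:one}.

\section{The face inequalities for $1<p<2$}\label{sec:pgeneral}

For $p=1$ both parts rested on the positivity of the coefficients of $\Psi$. In general $H=\bigl(1-(A-2P)^\alpha\bigr)^\gamma$. The inner function is still a series in $P$ with positive coefficients, but the binomial series of the outer power, which terminates when $\gamma=2$, has alternating signs when $1<\gamma<2$. We therefore prove (a) by bounding the whole nonlinear part in absolute value, and (b) by bounding the negative terms against the linear one. The estimates must stay valid as $p\to2$, where by Remark~\ref{rem:model} the inequality in (b) becomes an equality; so in (b) gains and losses have to be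 measured in multiples of
\[
\zeta=\gamma-1\in(0,1],\qquad\text{for which}\qquad\gamma(1-\alpha)=\zeta .
\]
The arguments cover $p=1$ as well. Put $\xi=\theta/s$. Since $\theta\ge\kappa\ge\frac12$, we have $\mu\le\theta$ and $1/\xi=1+f\mu/\theta\le1+f$, so
\begin{equation}\label{eq:xi}
\tfrac34\le\frac1{1+f}\le\xi<1 .
\end{equation}
We also use Bernoulli's inequality $(1+x)^\zeta\le1+\zeta x$ for $x\ge-1$, which is the concavity of $t\mapsto t^\zeta$.

\begin{proof}[Proof of Lemma~\ref{lem:faces}(a)]
By \eqref{eq:G} we must show $N\widehat H(\chi)\le\mu^\gamma$. On $(0,1)$ we have $\varphi'(h)=-h^{\alpha-1}(1-h^\alpha)^{\gamma-1}$. Differentiating again and using $\alpha(\gamma-1)=1-\alpha$,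
\[
\varphi''(h)=(1-\alpha)h^{\alpha-2}(1-h^\alpha)^{\gamma-2}\bigl[(1-h^\alpha)+h^\alpha\bigr]=(1-\alpha)h^{\alpha-2}(1-h^\alpha)^{\gamma-2}.
\]
Both exponents are at most $0$, so \eqref{eq:range} gives, for $|t|\le W$,
\[
0\le\varphi''(A-2t)\le C:=(1-\alpha)\kappa^{\alpha-2}\bigl((1-2f)\mu\bigr)^{\gamma-2}.
\]
Let $F(t)=\varphi(A-2t)=F(0)+F'(0)t+\mathcal E(t)$. As $F''(t)=4\varphi''(A-2t)$, Taylor's theorem gives $|\mathcal E(t)|\le2Ct^2$ for $|t|\le W$. In $H=F(P)$ the constant term has no Fourier coefficient at $\chi\ne\mathbf 1$, and the linear term contributes $F'(0)w_\chi=0$. With Parseval's identity and $N\omega=W_*/f$,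
\[
N\widehat H(\chi)\le\sum_j|\mathcal E(P(j))|\le2CN\sum_\psi w_\psi^2\le2CN\omega W\le\frac{(2W_*)^2}{2f}\,C .
\]
By convexity of $t\mapsto t^\gamma$, $2W_*=s^\gamma-\theta^\gamma\le\gamma s^\zeta(s-\theta)=\gamma s^\zeta f\mu$. Moreover $\kappa^{\alpha-2}=\theta^{1-2\gamma}=\theta^{-1}\theta^{-2\zeta}$ and $\gamma-2=-(1-\zeta)$. Substituting, and using $\gamma^2(1-\alpha)=\gamma\zeta$,
\[
\frac{N\widehat H(\chi)}{\mu^\gamma}\le\frac{\gamma\zeta}2\cdot\theta^{-1}\cdot\xi^{-2\zeta}\cdot f(1-2f)^{-(1-\zeta)} .
\]
Now $\theta^{-1}=\kappa^{-\alpha}\le2^{1/\gamma}$; $\xi^{-2\zeta}\le(16/9)^\zeta$ by \eqref{eq:xi}; and $f(1-2f)^{-(1-\zeta)}$ increases with $f\le\frac13$, so it is at most $\frac13\cdot3^{1-\zeta}=3^{-\zeta}$. Thus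
\[
\frac{N\widehat H(\chi)}{\mu^\gamma}\le\frac{\gamma\,2^{1/\gamma}}2\cdot\zeta\Bigl(\frac{16}{27}\Bigr)^\zeta .
\]
The function $\gamma2^{1/\gamma}$ has logarithmic derivative $(\gamma-\ln2)/\gamma^2>0$ on $[1,2]$, so the first factor is at most $\sqrt2$. The function $\zeta(16/27)^\zeta$ has logarithmic derivative $\frac1\zeta-\ln\frac{27}{16}>0$ on $(0,1]$, so the second factor is at most $\frac{16}{27}$. The product is at most $\frac{16\sqrt2}{27}<1$.
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:faces}(b)]
We must show $N\widehat H(\chi)\ge\mu^\gamma$. Note $W\ge\omega>0$.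

\emph{The inner series.} Put $c=1-A^\alpha\ge1-s=(1-f)\mu>0$. By \eqref{eq:binomial}, for $|t|\le W$,
\[
1-(A-2t)^\alpha=c\,\bigl(1+\Sigma(t)\bigr),\qquad\Sigma(t)=\sum_{l\ge1}e_lt^l,\qquad e_l=\frac{A^\alpha\beta_l}c\Bigl(\frac2A\Bigr)^l>0,
\]
with $e_1=2\alpha A^{\alpha-1}/c$. Let $\sigma=\Sigma(P)$ and $S=\Sigma(W)$, so $|\sigma|\le S$. At $t=W$ the identity reads $\mu=c(1+S)$, hence
\[
S=\frac\mu c-1\le\frac f{1-f}\le\frac12 .
\]
To compare $S/W$ with $e_1$, use concavity: $cS=\mu-c=A^\alpha-\kappa^\alpha\le\alpha\kappa^{\alpha-1}\cdot2W$. Therefore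
\[
\frac SW\le e_1\Bigl(\frac A\kappa\Bigr)^{1-\alpha}\le e_1\Bigl(\frac{s^\gamma}{\theta^\gamma}\Bigr)^{1-\alpha}=e_1\xi^{-\zeta}\le\frac43e_1 .
\]
Each $\Sigma^m$ is a power series with nonnegative coefficients, no constant term, and value $S^m$ at $W$. Lemma~\ref{lem:series} gives
\begin{equation}\label{eq:sigma}
\widehat\sigma(\chi)\ge e_1\omega,\qquad0\le\widehat{\sigma^m}(\chi)\le\frac\omega WS^m\le\frac43e_1\omega S^{m-1}\quad(m\ge1).
\end{equation}

\emph{The outer series.} Since $|\sigma|\le\frac12$, we have $H=c^\gamma(1+\sigma)^\gamma=c^\gamma\sum_{m\ge0}\binom\gamma m\sigma^m$. Here $\binom\gamma2=\frac{\gamma\zeta}2>0$ and $\binom\gamma{m+1}=-\frac{m-\gamma}{m+1}\binom\gamma m$ with $0\le\frac{m-\gamma}{m+1}<1$ for $m\ge2$. So the coefficients with even $m\ge2$ are nonnegative, and those with odd $m\ge3$ have absolute value at most $\bigl|\binom\gamma3\bigr|=\frac{\gamma\zeta(1-\zeta)}6\le\frac{\gamma\zeta}6$. Drop the even terms and use \eqref{eq:sigma} and $S^2+S^4+\dots=\frac{S^2}{1-S^2}\le\frac13$: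
\[
\widehat H(\chi)\ge c^\gamma\Bigl[\gamma e_1\omega-\frac{\gamma\zeta}6\cdot\frac43e_1\omega\cdot\frac13\Bigr]=\gamma c^\gamma e_1\omega\Bigl(1-\frac{2\zeta}{27}\Bigr).
\]

\emph{The linear term.} It has to exceed $\mu^\gamma/N$ by a margin of order $\zeta$. Since $A\le A_*$ and $A_*^{\alpha-1}=s^{-\zeta}$,
\[
\gamma c^\gamma e_1=2A^{\alpha-1}c^\zeta\ge2s^{-\zeta}(1-f)^\zeta\mu^\zeta,\qquad2N\omega=\frac{s^\gamma-\theta^\gamma}f .
\]
Bernoulli's inequality gives $1-\xi^\zeta\ge\zeta(1-\xi)$, and $\theta(1-\xi)=\theta f\mu/s=\xi f\mu$. Hence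
\[
(s^\gamma-\theta^\gamma)s^{-\zeta}=s-\theta\xi^\zeta=f\mu+\theta(1-\xi^\zeta)\ge f\mu(1+\zeta\xi).
\]
Multiplying these bounds and using $\mu\cdot\mu^\zeta=\mu^\gamma$,
\[
\frac{N\widehat H(\chi)}{\mu^\gamma}\ge(1+\zeta\xi)(1-f)^\zeta\Bigl(1-\frac{2\zeta}{27}\Bigr).
\]
By Bernoulli's inequality $1+\zeta\xi\ge(1+\xi)^\zeta$, and by \eqref{eq:xi}
\[
(1+\xi)(1-f)\ge\frac{(2+f)(1-f)}{1+f}=\frac{2-f-f^2}{1+f}\ge\frac76,
\]
since the last fraction decreases in $f$ and equals $\frac76$ at $f=\frac13$. As $\ln\frac76=-\ln(1-\frac17)\ge\frac17$, we have $(7/6)^\zeta\ge e^{\zeta/7}\ge1+\frac\zeta7$, and so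
\[
\frac{N\widehat H(\chi)}{\mu^\gamma}\ge\Bigl(1+\frac\zeta7\Bigr)\Bigl(1-\frac{2\zeta}{27}\Bigr)=1+\frac{13\zeta-2\zeta^2}{189}\ge1 .\qedhere
\]
\end{proof}

Lemma~\ref{lem:faces}, and with it Proposition~\ref{prop:centers}, now holds for all $p\in[1,2)$. Section~\ref{sec:parameters} gives Theorem~\ref{thm:p} for these $p$, and Proposition~\ref{prop:large} gives it for $2\le p\le\infty$.

\begin{thebibliography}{9}
\bibitem{source}
\emph{Equilateral sets in the $\ell_1$ sum of Euclidean spaces},
\texttt{https://pith.science/\allowbreak api/\allowbreak pith-number/\allowbreak VCQX7RN3N5LOOMJAYGU5M32MYZ/\allowbreak graph.json}.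
\end{thebibliography}
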